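# Products of the coordinates of differences in dense subsets of $\mathbb Z^2$

## 1. Density, difference sets, good integers, positive definite functions

**Definition 1 (upper Banach density).** Let $r\ge 1$. A cube of side $N$ in $\mathbb Z^r$ is a product of $r$ intervals of $N$ consecutive integers; for $r=2$ we say square. For $E\subseteq\mathbb Z^r$ put
$$d^*(E)=\limsup_{N\to\infty}\ \sup_{Q \text{ a cube of side }N}\frac{|E\cap Q|}{N^r}.$$

For example, let $E=q\mathbb Z\times\mathbb Z$ with $q\ge1$. A square of side $N$ contains between $N\lfloor N/q\rfloor$ and $N\lceil N/q\rceil$ points of $E$, so $d^*(E)=1/q$.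

We shall use three simple facts.

(a) There are cubes $Q_i$ of sides $N_i\to\infty$ with $|E\cap Q_i|/N_i^r\to d^*(E)$. This is the definition of the limsup.

(b) For fixed $u$, $|(E+u)\cap Q|=|E\cap(Q-u)|$ differs from $|E\cap Q|$ by at most $|Q\,\triangle\,(Q-u)|=O_u(N^{r-1})$. So along the cubes of (a), every translate $E+u$ also has density tending to $d^*(E)$.

(c) If $E+u_1,\dots,E+u_J$ are pairwise disjoint, then $J\,d^*(E)\le1$: add up the densities in (b).

**Definition 2 (difference set).** $E-E=\{u-v:u,v\in E\}$.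

So $u\in E-E$ exactly when $E\cap(E+u)\ne\emptyset$. The set $E-E$ is symmetric, and it contains $0$ if $E\neq\emptyset$. For example, if $E=\{(x,y):x\equiv y \bmod 3\}$ then $E$ is a subgroup and $E-E=E$.

**Definition 3 (good integers).** Let $0<\delta\le1$. A positive integer $k$ is **$\delta$-good** if for every $E\subseteq\mathbb Z^2$ with $d^*(E)\ge\delta$ there is a positive divisor $d\mid k$ with $(d,k/d)\in E-E$.

For example, $k=1$ is $\delta$-good for every $\delta>\frac12$: if $(1,1)\notin E-E$ then $E$ and $E+(1,1)$ are disjoint, and (c) gives $d^*(E)\le\frac12$. The same argument shows that $E-E=\mathbb Z^2$ whenever $d^*(E)>\frac12$.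

**Definition 4 (positive definite function).** Let $G$ be an abelian group. A function $\Phi:G\to\mathbb R$ is **PD** if it is even and $\sum_{i,j}c_ic_j\Phi(u_i-u_j)\ge0$ for all finite families $u_i\in G$, $c_i\in\mathbb R$.

For example, $\rho(x,y)=\frac14(-1)^x$ is PD on $\mathbb Z^2$, because $\sum c_ic_j\rho(u_i-u_j)=\frac14\big(\sum_i c_i(-1)^{x_i}\big)^2$ for $u_i=(x_i,y_i)$. Here is where it comes from: for $E=2\mathbb Z\times\mathbb Z$ the density of $E\cap(E+(x,y))$ is $\frac12$ for even $x$ and $0$ for odd $x$, and subtracting $d^*(E)^2=\frac14$ gives $\rho$.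

We need the following standard properties of a PD function $\Phi$.

* Taking two points $u,0$ with coefficients $1,\pm1$ gives $2\Phi(0)\pm2\Phi(u)\ge0$, so $|\Phi|\le\Phi(0)$.
* On finitely supported functions $f,g:G\to\mathbb R$, the form $\langle f,g\rangle=\sum_{u,w}f(u)g(w)\Phi(u-w)$ is symmetric, bilinear and satisfies $\langle f,f\rangle\ge0$. It is a semi-inner product, so the Cauchy–Schwarz inequality holds. We write $\|f\|^2=\langle f,f\rangle$ and $v_u$ for the indicator function of $\{u\}$. Then $\langle v_u,v_w\rangle=\Phi(u-w)$ and $\|v_u\|^2=\Phi(0)$.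
* PD is preserved by pointwise limits and by averages (the defining conditions pass through), and by composition with an automorphism $\alpha$ of $G$ (replace $u_i$ by $\alpha(u_i)$).
* If $\Phi$ is PD on a subgroup $H\le G$, its extension by $0$ to $G$ is PD. Indeed, group the points $u_i$ by cosets of $H$. Pairs in different cosets contribute $0$. Within a coset $w+H$ we have $u_i=w+h_i$ and $u_i-u_j=h_i-h_j$, so each coset contributes a nonnegative amount.

## 2. Fish's question and three theorems

Take a set $E\subseteq\mathbb Z^2$ of positive upper Banach density, form its differences, and multiply the two coordinates of each. Fish asked whether the resulting set of integers always contains all multiples of some nonzero integer: does there exist, for every $E\subseteq\mathbb Z^2$ with $d^*(E)>0$, an integer $k\ne0$ with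
$$k\mathbb Z\subseteq\{xy:(x,y)\in E-E\}\ ?$$
(The question is taken from an article on the structure of $E-E$ for sets $E\subseteq\mathbb Z^2$ of positive upper Banach density, listed at https://juhe.plus/discover/feeds/30966/url/zh/178769c3857c336c235900de4cae0ac4.html.)

The answer is yes, and $k$ can be chosen to depend only on $d^*(E)$. We shall prove the following.

**Theorem 1.** For every $\delta\in(0,1]$ a $\delta$-good $k$ exists. Consequently, for every $E$ with $d^*(E)\ge\delta$ and all nonzero integers $m_1,m_2$ there is a positive $d\mid k$ with $(m_1d,\,m_2k/d)\in E-E$; in particular $k\mathbb Z\subseteq\{xy:(x,y)\in E-E\}$.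

**Theorem 2.** There is an absolute constant $C$ such that $k=M!$ is $\delta$-good for every integer $M\ge C\delta^{-15}$. Conversely, if $k\neq0$ satisfies $k\mathbb Z\subseteq\{xy:(x,y)\in E-E\}$ for all $E$ with $d^*(E)\ge\delta$, then $\mathrm{lcm}(1,\dots,\lfloor1/\delta\rfloor)\mid k$. So no $k$ works for all $E$; a factorial $M!$ that works uniformly for density $\delta\le\frac12$ needs $M\ge1/(2\delta)$, and the least such $M$ lies between $c\,\delta^{-1}$ and $C'\delta^{-15}$, with absolute constants $c,C'>0$.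

**Theorem 3.** Let $r\ge2$, $\delta>0$. There is $k\ge1$ such that for every $E\subseteq\mathbb Z^r$ of upper Banach density (over cubes) $\ge\delta$ and all nonzero integers $m_1,\dots,m_r$ there are nonzero integers $d_1,\dots,d_r$ with $d_1\cdots d_r=k$ and $(m_1d_1,\dots,m_rd_r)\in E-E$. In particular $k\mathbb Z\subseteq\{x_1\cdots x_r:(x_1,\dots,x_r)\in E-E\}$.

## 3. Subgroups, and density one half

Let $E=q\mathbb Z\times\mathbb Z$. Then $E-E=E$ and the products are exactly the multiples of $q$. So the admissible $k$ are the nonzero multiples of $q$.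

Let $E=\{(x,y):x\equiv y\bmod 3\}$, of density $\frac13$. Every product satisfies $xy\equiv x^2\in\{0,1\}\bmod 3$. If $3\nmid k$, some multiple of $k$ is $\equiv2\bmod3$ and is missed, so $3\mid k$. A product divisible by $3$ has $3\mid x$ and $3\mid y$, hence is divisible by $9$, so $9\mid k$. Conversely, if $k=9k'$, then $(3,3k'm)\in E$ has product $km$. So the admissible $k$ are the nonzero multiples of $9$.

Now consider all sets of density at least $\frac12$ at once, and look for the least positive $k$ that serves them all. The set $2\mathbb Z\times\mathbb Z$ excludes odd $k$. The set $E=\{(x,y):x+y\bmod 6\in\{0,1,2\}\}$ has density $\frac12$, and a difference $(x,y)\in E-E$ has $x+y\in\{-2,\dots,2\}\bmod6$, so never $x+y\equiv3\bmod 6$. The ways to write $2=xy$ are $(1,2),(2,1),(-1,-2),(-2,-1)$, all with $x+y\equiv3\bmod6$. So $2$ is not a product, and $k=2$ is excluded.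

The integer $4$ is $\frac12$-good. If $d^*(E)>\frac12$ then $E-E=\mathbb Z^2$. Suppose $d^*(E)=\frac12$ and none of $(1,4),(2,2),(4,1)$ lies in $E-E$. Take squares $Q_i$ as in (a) and write $A\approx B$ if $|(A\triangle B)\cap Q_i|=o(N_i^2)$; this relation is preserved by translation by a fixed vector. For each of the three vectors $u$, the sets $E$ and $E+u$ are disjoint and both have density $\frac12$ along $Q_i$, so $E+u\approx\mathbb Z^2\setminus E$. Comparing $u=(2,2)$ with $u=(1,4)$ and with $u=(4,1)$ gives $E\approx E+(1,-2)$ and $E\approx E+(2,-1)$. Now $(2,2)=2\big((2,-1)-(1,-2)\big)$, so $E\approx E+(2,2)\approx\mathbb Z^2\setminus E$. But $E\triangle(\mathbb Z^2\setminus E)=\mathbb Z^2$, a contradiction. By Lemma 1 below, $k=4$ then serves every $E$ with $d^*(E)\ge\frac12$, and it is the least positive integer that does.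

## 4. Where pigeonhole arguments stop

**Freezing one coordinate.** In the subgroup examples a fixed first coordinate $q$ sufficed: $(q,km/q)\in E-E$ for all $m$. In general this fails. Let $\{\cdot\}$ be the fractional part, $\|\cdot\|$ the distance to the nearest integer, and
$$E=\{(x,y):\{\sqrt2x\}<\tfrac14,\ \{\sqrt2y\}<\tfrac14\}.$$
Since $\sqrt2\,x$ is equidistributed mod $1$, uniformly over intervals of length $N$, we have $d^*(E)=\frac1{16}$. If $(x,y)\in E-E$ then $\|\sqrt2x\|<\frac14$ and $\|\sqrt2y\|<\frac14$. Let $\ell\ne0$ be an integer and $\theta=\|\sqrt2\,\ell\|>0$. If $\theta<\frac14$, the least $j$ with $j\theta\ge\frac14$ has $j\theta<\frac12$, so $\|\sqrt2\,\ell j\|=j\theta\ge\frac14$; if $\theta\ge\frac14$ take $j=1$. Thus no progression $\ell\mathbb Z$ with $\ell\neq 0$ can occur as the second coordinates of differences with a fixed first coordinate, nor the other way round. The divisor $d$ has to move with $m$.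

**Disjoint translates on one hyperbola.** For density $>\frac12$ we used two disjoint translates. For density $\delta$ one would look for $J>1/\delta$ points $u_1,\dots,u_J$ whose pairwise differences all lie on $xy=k$. If $E-E$ missed this hyperbola, the $E+u_i$ would be pairwise disjoint, against (c). But there are not even three such points. Suppose $(x_1,y_1)$, $(x_2,y_2)$ and their sum all have coordinate product $k>0$. Then $k=(x_1+x_2)(y_1+y_2)=2k+x_1y_2+x_2y_1$, so the numbers $x_1y_2$ and $x_2y_1$ have sum $-k$ and product $k^2$. They would be real roots of $X^2+kX+k^2$, whose discriminant is $-3k^2<0$. So this argument stops at density $\frac12$.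

**Disjoint translates on the diagonal.** The points $(i,i)$, $1\le i\le J$, with $J=\lfloor1/\delta\rfloor+1$, do give two translates that meet: $(j,j)\in E-E$ for some $1\le j\le\lfloor1/\delta\rfloor$. But this $j$ is dictated by $E$. We learn that one of the hyperbolas $xy=j^2$ is hit, and we need a prescribed one. For a fixed $E$ these hyperbolas do behave differently: $E=2\mathbb Z\times\mathbb Z$ misses $xy=1$ and hits $xy=4$ at $(2,2)$.

The proof repairs the diagonal argument. Suppose $E-E$ misses $(d,k/d)$ for all $d\mid k$, where $k=D^2$ and $D$ is very divisible. Rescale by $D$, so that $(D,D)$ becomes $(1,1)$ and the missing points become points $(s,1/s)$ on $xy=1$. The density of $E\cap(E+u)$, centered, is a PD function of $u$. Averaging it over the maps $(a,b)\mapsto(sa,b/s)$ makes it a function of the product $ab$ alone, and on this averaged object the hyperbolas $xy=\tau$, $\tau\neq0$, turn out to be indistinguishable. Then the diagonal argument gives a contradiction.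

## 5. Prescribing one product is enough

**Lemma 1.** If $k$ is $\delta$-good, $d^*(E)\ge\delta$ and $m_1,m_2\ne0$, then $(m_1d,m_2k/d)\in E-E$ for some positive $d\mid k$. Hence $k\mathbb Z\subseteq\{xy:(x,y)\in E-E\}$, and every positive multiple of $k$ is $\delta$-good.

*Proof.* The purpose of the argument is to find a residue class on which $E$, after rescaling by $(m_1,m_2)$, is at least as dense as $E$ itself. Put $q=|m_1m_2|$, and for $0\le j_1<|m_1|$, $0\le j_2<|m_2|$ let
$$E_j=\{(x,y):(m_1x+j_1,\,m_2y+j_2)\in E\}.$$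
Choose squares $Q_i$ as in (a), let $n_i=\lfloor N_i/q\rfloor$, and let $Q_i'\subseteq Q_i$ be a subsquare of side $qn_i$. At most $N_i^2-(qn_i)^2\le q\cdot2N_i$ points are lost, so $|E\cap Q_i'|/(qn_i)^2\to d^*(E)$.

Fix a class $j$. The points $(m_1x+j_1,m_2y+j_2)$ in $Q_i'$ correspond to pairs $(x,y)$ in a product of intervals of lengths $qn_i/|m_1|=n_i|m_2|$ and $qn_i/|m_2|=n_i|m_1|$. This splits into $|m_2||m_1|=q$ squares of side $n_i$. There are $q$ classes, so in total $q^2$ pairs ($j$, square), and together they account for all points of $E\cap Q_i'$. Hence for some pair, $E_j$ has at least $|E\cap Q_i'|/q^2$ points in the square, that is, density at least $|E\cap Q_i'|/(qn_i)^2$ there. Some $j$ occurs for infinitely many $i$. Since $n_i\to\infty$, this $j$ satisfies $d^*(E_j)\ge d^*(E)\ge\delta$.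

As $k$ is $\delta$-good, $(d,k/d)\in E_j-E_j$ for some positive $d\mid k$. Applying $(x,y)\mapsto(m_1x+j_1,m_2y+j_2)$ to the two points gives $(m_1d,m_2k/d)\in E-E$.

With $(m_1,m_2)=(1,m)$ the product is $km$, for any $m\neq0$; and $0$ comes from $(0,0)\in E-E$. With $(m_1,m_2)=(1,q')$, $q'\geq1$, we get $(d,kq'/d)\in E-E$ with $d\mid kq'$, so $kq'$ is $\delta$-good. $\square$

So Theorem 1 reduces to its first sentence.

## 6. Missing differences as negative values of a PD function

**Lemma 2.** Let $E\subseteq\mathbb Z^2$ and $\eta=d^*(E)$. There is a PD function $\rho$ on $\mathbb Z^2$ with $\rho(0)=\eta-\eta^2$ and $\rho(u)=-\eta^2$ for every $u\notin E-E$.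

*Proof.* The function will be a centered autocorrelation of $1_E$. Choose $Q_i$ as in (a). The numbers $|E\cap(E+u)\cap Q_i|/N_i^2$ lie in $[0,1]$ and $\mathbb Z^2$ is countable, so by a diagonal argument we may pass to a subsequence along which
$$\varphi(u)=\lim_i\frac{|E\cap(E+u)\cap Q_i|}{N_i^2}$$
exists for all $u$. Translating $Q_i$ by a fixed vector changes all counts by $o(N_i^2)$. Since $|E\cap(E-u)\cap Q_i|=|(E+u)\cap E\cap(Q_i+u)|$, this shows that $\varphi$ is even. Put $\rho=\varphi-\eta^2$.

For positive definiteness we claim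
$$\sum_{a,b}c_ac_b\,\rho(u_a-u_b)=\lim_i N_i^{-2}\sum_{x\in Q_i}\Big(\sum_ac_a\big(1_E(x-u_a)-\eta\big)\Big)^2\ge0 .$$
Expand the square on the right. The product $1_E(x-u_a)1_E(x-u_b)$ counts points of $(E+u_a)\cap(E+u_b)\cap Q_i$. Translating by $-u_b$ turns this into $(E+u_a-u_b)\cap E\cap(Q_i-u_b)$, whose density tends to $\varphi(u_a-u_b)$. By (b), each of the two mixed terms tends to $-\eta^2$, and the constant term is $\eta^2$. So the coefficient of $c_ac_b$ tends to $\varphi(u_a-u_b)-\eta^2=\rho(u_a-u_b)$, as claimed.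

Finally $\varphi(0)=\eta$, and if $u\notin E-E$ then $E\cap(E+u)=\emptyset$, so $\varphi(u)=0$. $\square$

## 7. PD functions on $\mathbb Q^2$ invariant under $(a,b)\mapsto(ra,b/r)$

**Proposition.** Let $\Phi:\mathbb Q^2\to\mathbb R$ be PD with $\Phi(ra,b/r)=\Phi(a,b)$ for all $r\in\mathbb Q_{>0}$. Then $\Phi$ is constant on $\{(a,b):ab\ne0\}$, and the constant is $\ge0$. In particular $\Phi(1,1)\ge0$.

For example, the function equal to $1$ on $\mathbb Q\times\{0\}$ and $0$ elsewhere is PD (the constant $1$ on a subgroup, extended by $0$) and invariant. It is constant, equal to $0$, off the axes, while its values on the two axes differ.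

To compare the values on $xy=1$ and $xy=\tau$, write their difference as $\langle W,v_0\rangle$, where $W$ averages over many points of one hyperbola minus points of the other, and show that $W$ is short. Computing $\|W\|^2$ produces values of $\Phi$ on many further hyperbolas, about which we know nothing individually. But they enter with coefficients that are spread out and have sum zero, and such combinations can be controlled from the $x$-axis, where all points $(t,0)$, $t\ne0$, have the same $\Phi$-value.

*Proof.* Let $h=\Phi(0,0)$, $F(t)=\Phi(t,1)$, $A=\Phi(1,0)$. We first reduce $\Phi$ to a function of one variable. If $b>0$, invariance with $r=b$ gives $\Phi(a,b)=\Phi(ab,1)=F(ab)$. If $b<0$, evenness gives $\Phi(a,b)=\Phi(-a,-b)=F(ab)$. Similarly $r=1/|t|$ and evenness give $\Phi(t,0)=A$ for $t\neq0$. So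
$$\Phi(a,b)=F(ab)\ \ (b\neq0),\qquad \Phi(t,0)=A\ \ (t\ne0).\tag{1}$$

**Step (i): zero-sum combinations on the axis are short.** Let $(c_t)_{t\in\mathbb Q}$ be finitely supported with $\sum c_t=0$. Then $\sum_{t\ne t'}c_tc_{t'}=-\sum c_t^2$, so by (1)
$$\Big\|\sum c_tv_{(t,0)}\Big\|^2=h\sum c_t^2+A\sum_{t\neq t'}c_tc_{t'}=(h-A)\sum c_t^2\le2h\sum c_t^2,$$
because $|A|\le h$.

**Step (ii): zero-sum averages of $F$ are small.** This step transfers (i) from the axis to $F$. We have $\langle v_{(t,0)},v_{(0,-1)}\rangle=\Phi(t,1)=F(t)$. For $c$ as in (i), Cauchy–Schwarz and $\|v_{(0,-1)}\|^2=h$ give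
$$\Big|\sum c_tF(t)\Big|\le\sqrt2\,h\Big(\sum c_t^2\Big)^{1/2}.\tag{2}$$

**Step (iii): $F(\tau)=F(1)$ for every $\tau\in\mathbb Q\setminus\{0\}$.** This step shows that all hyperbolas carry the same value. Let $\mathcal D$ be a set of $N$ primes not occurring in the factorization of $\tau$, and put
$$W=\frac1N\sum_{d\in\mathcal D}\big(v_{(d,1/d)}-v_{(d,\tau/d)}\big).$$
By (1), $\langle W,v_0\rangle=\frac1N\sum_d\big(\Phi(d,\frac1d)-\Phi(d,\frac\tau d)\big)=F(1)-F(\tau)$. Expanding bilinearly,
$$\|W\|^2=\tfrac1{N^2}\sum_{d,e\in\mathcal D}\Big[\Phi(d-e,\tfrac1d-\tfrac1e)+\Phi(d-e,\tfrac\tau d-\tfrac\tau e)-\Phi(d-e,\tfrac1d-\tfrac\tau e)-\Phi(d-e,\tfrac\tau d-\tfrac1e)\Big].\tag{3}$$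

*Diagonal terms.* Each bracket with $d=e$ is at most $4h$ in absolute value, and there are $N$ of them. They contribute at most $4h/N$.

*Off-diagonal terms.* Let $d\ne e$. The second coordinates in (3) are nonzero: for the first two this is clear, and the last two vanish only if $\tau=e/d$ or $\tau=d/e$, which is impossible because $d,e$ are distinct primes not occurring in $\tau$. So (1) applies, and with $r=d/e$ the bracket equals $F(t_1)+F(t_2)-F(t_3)-F(t_4)$, where multiplying out the coordinates gives
$$t_1=2-r-\tfrac1r,\quad t_2=\tau t_1,\quad t_3=1+\tau-\tau r-\tfrac1r,\quad t_4=1+\tau-r-\tfrac\tau r.\tag{4}$$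
For instance $t_3=(d-e)(\frac1d-\frac\tau e)=1-\tau\frac de-\frac ed+\tau$. With $\tau=4$, $d=3$, $e=5$ one gets $t_1=-\frac4{15}$, $t_2=-\frac{16}{15}$, $t_3=\frac{14}{15}$, $t_4=-\frac{34}{15}$.

Hence the off-diagonal part of $\|W\|^2$ is $\sum c_tF(t)$, where
$$N^2c_t=\#\{t_1=t\}+\#\{t_2=t\}-\#\{t_3=t\}-\#\{t_4=t\},\tag{5}$$
counted over ordered pairs $d\ne e$ in $\mathcal D$. Each pair adds $1+1-1-1=0$ to the sum of the right sides, so $\sum c_t=0$; and $\sum|c_t|\le4N(N-1)/N^2\le4$. Distinct ordered pairs of distinct primes give distinct ratios $r$. Each $t_i$ has the form $\alpha+\beta r+\gamma/r$ with $\beta\gamma\ne0$, so $t_i=t$ becomes a quadratic equation $\beta r^2+(\alpha-t)r+\gamma=0$ with at most two solutions. Each count in (5) is therefore at most $2$. Two counts are added and two subtracted, so $|c_t|\le4/N^2$. Consequently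
$$\sum c_t^2\le\max_t|c_t|\cdot\sum|c_t|\le\frac{16}{N^2}.\tag{6}$$
By (2) the off-diagonal part is at most $\sqrt2\,h\cdot\frac4N\le\frac{6h}N$.

*Conclusion of (iii).* We get $\|W\|^2\le10h/N$, and by Cauchy–Schwarz
$$|F(1)-F(\tau)|=|\langle W,v_0\rangle|\le\|W\|\sqrt h\le h\sqrt{10/N}.$$
There are infinitely many primes, so we may let $N\to\infty$; thus $F(\tau)=F(1)$. With (1), $\Phi(a,b)=F(1)$ whenever $ab\ne0$.

**Step (iv): $F(1)\ge0$.** This is the diagonal argument of Section 4, now legitimate because all $(i-j)^2$ carry the same value. For $n\ge2$,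
$$0\le\Big\|\sum_{i=1}^nv_{(i,i)}\Big\|^2=nh+\sum_{i\ne j}F\big((i-j)^2\big)=nh+n(n-1)F(1).$$
So $F(1)\ge-h/(n-1)$ for all $n\ge2$, that is, $F(1)\ge0$. $\square$

## 8. Proof of Theorem 1: rescaling by $n!$ and averaging over $\mathbb Q_{>0}$

By Lemma 1 it suffices to find a $\delta$-good $k$. Suppose there is none.

**Step 1: rescale the counterexamples.** The aim is to place the missing differences on $xy=1$ in $\mathbb Q^2$. For $n\ge1$ put $D_n=n!$ and $k_n=D_n^2$. As $k_n$ is not $\delta$-good, there is $E_n$ with $\eta_n=d^*(E_n)\ge\delta$ and $(d,k_n/d)\notin E_n-E_n$ for all positive $d\mid k_n$. Let $\rho_n$ be the function of Lemma 2 for $E_n$, and define on $\mathbb Q^2$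
$$\psi_n(a,b)=\rho_n(D_na,D_nb)\ \text{ if }D_na,D_nb\in\mathbb Z,\qquad\psi_n(a,b)=0\ \text{ otherwise.}$$
On the subgroup $D_n^{-1}\mathbb Z^2$ this is $\rho_n$ composed with an isomorphism onto $\mathbb Z^2$, and it is extended by $0$. So $\psi_n$ is PD, and $|\psi_n|\le\eta_n-\eta_n^2\le1$.

**Step 2: pass to a limit that is negative on the whole hyperbola.** Since $\mathbb Q^2$ is countable and the $\psi_n$ are bounded, we may pass to a subsequence with $\psi_n\to\psi$ pointwise and $\eta_n\to\eta\ge\delta$. Then $\psi$ is PD and $|\psi|\le1$. Fix $s\in\mathbb Q_{>0}$. For $n$ at least the numerator and the denominator of $s$, both $D_ns$ and $D_n/s$ are positive integers, and their product is $k_n$. So $(D_ns,D_n/s)\notin E_n-E_n$ and $\psi_n(s,1/s)=-\eta_n^2$. In the limit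
$$\psi(s,1/s)=-\eta^2\qquad\text{for all }s\in\mathbb Q_{>0}.$$

**Step 3: average to gain invariance.** The Proposition needs invariance under $(a,b)\mapsto(ra,b/r)$. Let
$$S_n=\Big\{\prod_{p\le n}p^{e_p}:|e_p|\le n\Big\},\qquad\Phi_n(a,b)=\frac1{|S_n|}\sum_{s\in S_n}\psi(sa,b/s).$$
Each $(a,b)\mapsto(sa,b/s)$ is an automorphism of $\mathbb Q^2$, so $\Phi_n$ is PD. By Step 2, $\Phi_n(1,1)=-\eta^2$. For fixed $r\in\mathbb Q_{>0}$, $\Phi_n(ra,b/r)$ is the same sum taken over $rS_n$ in place of $S_n$, so
$$|\Phi_n(ra,b/r)-\Phi_n(a,b)|\le\frac{|rS_n\triangle S_n|}{|S_n|}.$$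
This tends to $0$. Indeed, for $n$ at least all primes in $r$, the set $S_n$ is in exponent coordinates a box with all sides $2n+1$, and $rS_n$ is its translate by $(v_p(r))_p$. For a given $p$ the proportion of points of the box whose $p$-coordinate leaves the range of the translate is at most $|v_p(r)|/(2n+1)$. So $|S_n\setminus rS_n|\le|S_n|\sum_p|v_p(r)|/(2n+1)$, and the same bound holds for $|rS_n\setminus S_n|$.

**Step 4: contradiction.** The $\Phi_n$ are bounded by $1$, so a subsequence converges pointwise to some $\Phi$. It is PD and satisfies $\Phi(ra,b/r)=\Phi(a,b)$ for all $r\in\mathbb Q_{>0}$. The Proposition gives $\Phi(1,1)\ge0$, but $\Phi(1,1)=-\eta^2\le-\delta^2<0$. This contradiction shows that a $\delta$-good $k$ exists. $\square$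

## 9. Theorem 2: explicit parameters, and the divisibility obstruction

Implied constants are absolute. We run the argument of Sections 7 and 8 with no limits: one set $E$, one $D$, one averaging box, and approximate invariance.

**Step 1: parameters.** Let $n$ be the least integer with $n-1\ge4/\delta$; then $n-1\le4/\delta+1\le5/\delta$. Let $N=\lceil100/\delta^2\rceil$, let $\mathcal D$ be the set of the $N$ smallest primes exceeding $n$, and $z=\max\mathcal D$. Since at most $n$ primes are $\le n$, $z$ is at most the $(n+N)$-th prime, and $n+N\ll\delta^{-2}$. By Chebyshev's bound $p_j\ll j\log(j+1)$ for the $j$-th prime, $z\ll\delta^{-2}\log(2/\delta)$. Put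
$$y=50z^4\delta^{-2}\ll\delta^{-10}\log^4(2/\delta),\quad\omega=2\log_2y,\quad L=\lceil\omega N^2\rceil,\quad D=\prod_{p\le y}p^L,\quad k=D^2 .$$

*Claim: $k$ is $\delta$-good.* Suppose that $\eta=d^*(E)\ge\delta$ but $(d,k/d)\notin E-E$ for all positive $d\mid k$. Steps 2–6 derive a contradiction.

**Step 2: the averaged function.** This is Section 8 with $D$ in place of $D_n$. Take $\rho$ from Lemma 2, $h=\eta-\eta^2\le\eta$, let $\psi(a,b)=\rho(Da,Db)$ if $Da,Db\in\mathbb Z$ and $0$ otherwise, and
$$S=\Big\{\prod_{p\le y}p^{e_p}:|e_p|\le L\Big\},\qquad\Phi(a,b)=\frac1{|S|}\sum_{s\in S}\psi(sa,b/s).$$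
As before $\psi$ and $\Phi$ are PD on $\mathbb Q^2$, $\Phi(0)=h$ and $|\psi|\le h$. For $s\in S$ the numbers $Ds$ and $D/s$ are positive integers with product $k$, so $\psi(s,1/s)=-\eta^2$ and $\Phi(1,1)=-\eta^2$.

**Step 3: approximate invariance.** We need a version of (1) with an error. Let $r\in\mathbb Q_{>0}$ have only primes $\le y$, and put $\Omega(r)=\sum_p|v_p(r)|$. The box computation of Section 8, Step 3, gives
$$\frac{|rS\triangle S|}{|S|}\le2\sum_p\frac{|v_p(r)|}{2L+1}\le\frac{\Omega(r)}L,\qquad\text{so}\qquad|\Phi(ra,b/r)-\Phi(a,b)|\le h\,\frac{\Omega(r)}L .$$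
A positive integer $\le y$ has at most $\log_2y$ prime factors with multiplicity. So if $r$ is a quotient of two positive integers $\le y$, its primes are $\le y$ and $\Omega(r)\le\omega$, and the error is at most $h\varepsilon$ with $\varepsilon=\omega/L\le N^{-2}$. Let $F(t)=\Phi(t,1)$ and $A=\Phi(1,0)$. Taking $r=|b|$, respectively $r=1/|t|$, and using evenness for signs,
$$|\Phi(a,b)-F(ab)|\le h\varepsilon,\qquad|\Phi(t,0)-A|\le h\varepsilon,\tag{7}$$
for any $a\in\mathbb Q$, provided $|b|$, respectively $|t|$, is a quotient of positive integers $\le y$.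

**Step 4: (7) covers every number we meet.** Let $\tau=m^2$ with $2\le m\le n-1$, so $\tau\le25\delta^{-2}$. The primes in $\mathcal D$ exceed $n>m$ and do not divide $\tau$. Define $W$, $t_1,\dots,t_4$ and $c$ by the formulas of Step (iii) in Section 7. Written over the denominator $de\le z^2$, the $t_i$ are
$$t_1=\tfrac{(d-e)(e-d)}{de},\quad t_2=\tfrac{\tau(d-e)(e-d)}{de},\quad t_3=\tfrac{(d-e)(e-\tau d)}{de},\quad t_4=\tfrac{(d-e)(\tau e-d)}{de}.$$
Since $|d-e|\le z$ and $|e-\tau d|,|\tau e-d|\le\tau z$, the numerators have absolute value at most $\tau z^2$. So a difference of two distinct values $t$ has numerator of absolute value at most $2\tau z^4\le50z^4\delta^{-2}=y$ and denominator at most $z^4\le y$. Next, for $d\neq e$, the numbers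
$$\tfrac1d,\quad\tfrac\tau d,\quad\tfrac1d-\tfrac1e,\quad\tau\big(\tfrac1d-\tfrac1e\big),\quad\tfrac1d-\tfrac\tau e,\quad\tfrac\tau d-\tfrac1e$$
are nonzero (as in Section 7), with numerators of absolute value at most $\tau z\le y$ and denominators at most $z^2\le y$. Finally, $i-j$ for $1\le i\ne j\le n$ is nonzero with $|i-j|\le5/\delta\le y$. So (7) applies in all instances below.

**Step 5: $F(\tau)$ is close to $F(1)$.** We repeat (i)–(iii) with errors. As before $\sum c_t=0$, $\sum|c_t|\le4$ and $\sum c_t^2\le16/N^2$. Replacing $\Phi(t-t',0)$ by $A$ for $t\ne t'$ in the support of $c$ costs at most $h\varepsilon(\sum|c_t|)^2$, so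
$$\Big\|\sum c_tv_{(t,0)}\Big\|^2\le(h-A)\sum c_t^2+h\varepsilon\Big(\sum|c_t|\Big)^2\le\frac{32h}{N^2}+\frac{16h}{N^2}=\frac{48h}{N^2}.$$
Since $\langle v_{(t,0)},v_{(0,-1)}\rangle=F(t)$ exactly, Cauchy–Schwarz gives $|\sum c_tF(t)|\le\sqrt{48}\,h/N\le7h/N$. In (3), the diagonal terms contribute at most $4h/N$. Off the diagonal there are four terms for each of at most $N^2$ pairs, so replacing $\Phi$ by $F$ costs at most $4h\varepsilon\le4h/N^2$. As $N\ge100$,
$$\|W\|^2\le\frac{4h}N+\frac{7h}N+4h\varepsilon\le\frac{12h}N .$$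
Also by (7), $|\langle W,v_0\rangle-(F(1)-F(\tau))|\le2h\varepsilon$. Therefore
$$|F(1)-F(\tau)|\le h\sqrt{12/N}+2h/N^2\le0.35\,h\delta\le0.35\,\eta^2 .$$
Here $\sqrt{12/N}\le\frac{\sqrt{12}}{10}\delta\le0.347\,\delta$ and $2/N^2\le2\cdot10^{-4}\delta^4\le0.001\,\delta$, and the last inequality uses $h\le\eta$ and $\delta\le\eta$.

**Step 6: the diagonal contradiction.** We show that all $\Phi(i-j,i-j)$ are very negative. Recall $F(1)=-\eta^2$. Also $h\varepsilon\le h/N^2\le10^{-4}\eta\delta^4\le0.01\,\eta^2$. For $|i-j|=m\ge2$, Step 5 and (7) give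
$$\Phi(i-j,i-j)\le F(m^2)+0.01\,\eta^2\le-\eta^2+0.35\,\eta^2+0.01\,\eta^2\le-0.6\,\eta^2 ,$$
and for $|i-j|=1$ the value is $\Phi(1,1)=-\eta^2$. With $h\le\eta$ and $n-1\ge4/\delta\ge4/\eta$,
$$0\le\Big\|\sum_{i=1}^nv_{(i,i)}\Big\|^2\le n\big(h-0.6(n-1)\eta^2\big)\le n\Big(\eta-0.6\cdot\frac4\eta\cdot\eta^2\Big)=-1.4\,n\eta<0 .$$
This contradiction proves the claim.

**Step 7: pass to factorials.** We check that $k\mid M!$ for moderate $M$. If $M\ge2Ly$ then $v_p(M!)\ge\lfloor M/p\rfloor\ge2L$ for every prime $p\le y$, so $k=\prod_{p\le y}p^{2L}$ divides $M!$, and $M!$ is $\delta$-good by Lemma 1. Since $\log y\ll\log(2/\delta)$, we have $L\ll\delta^{-4}\log(2/\delta)$ and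
$$Ly\ll\delta^{-4}\log(2/\delta)\cdot\delta^{-10}\log^4(2/\delta)=\delta^{-14}\log^5(2/\delta)\ll\delta^{-15}.$$
So a suitable absolute $C$ exists.

**Step 8: the converse.** Subgroups force divisibility. For an integer $1\le q\le1/\delta$ take $E=q\mathbb Z\times\mathbb Z$, with $d^*(E)=1/q\ge\delta$. All products $xy$ with $(x,y)\in E-E=E$ are divisible by $q$, and $k$ is such a product, so $q\mid k$. Hence $\mathrm{lcm}(1,\dots,\lfloor1/\delta\rfloor)\mid k$. A $k\ne0$ that worked for all $E$ would be divisible by every $q\ge1$, which is impossible.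

Let $\delta\le\frac12$ and suppose $k=M!$ works for all $E$ with $d^*(E)\ge\delta$. The largest prime $p\le1/\delta$ divides $M!$, so $M\ge p$. By Bertrand's postulate with $g=\lfloor1/(2\delta)\rfloor\ge1$, there is a prime in $(g,2g]$. It is at most $1/\delta$ and at least $g+1>1/(2\delta)$. So $M\ge p\ge1/(2\delta)$, which gives the lower bound with $c=\frac12$. By the first part and Lemma 1, $M=\lceil C\delta^{-15}\rceil\le(C+1)\delta^{-15}$ works, which gives the upper bound with $C'=C+1$. $\square$

## 10. Theorem 3: products of $r$ coordinates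

The plan is the same, with the group of all $s\in(\mathbb Q^\times)^r$ with $\prod s_i=1$ acting coordinatewise. Signs are now allowed, which is why the $d_i$ in Theorem 3 may be negative. We may assume $\delta\le1$, since otherwise no such $E$ exists.

**Step 1: reduction to $m_1=\dots=m_r=1$.** This is Lemma 1 in dimension $r$. Suppose $k\ge1$ is such that every $E\subseteq\mathbb Z^r$ with $d^*(E)\ge\delta$ has a point $(d_1,\dots,d_r)\in E-E$ with nonzero integer coordinates and product $k$. Given $E$ and nonzero $m_1,\dots,m_r$, put $q=\prod|m_i|$ and $E_j=\{x:(m_1x_1+j_1,\dots,m_rx_r+j_r)\in E\}$ for $0\le j_i<|m_i|$. Take cubes $Q$ of side $N\to\infty$ along which the density of $E$ tends to $d^*(E)$, and in each a subcube $Q'$ of side $qn$, $n=\lfloor N/q\rfloor$. At most $N^r-(qn)^r\le rqN^{r-1}$ points are lost. Each of the $q$ classes $j$ meets $Q'$ in a set that corresponds to a box with sides $nq/|m_i|$, which splits into $\prod_i(q/|m_i|)=q^{r-1}$ cubes of side $n$. So there are $q^r$ pairs (class, cube), and in some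 pair $E_j$ has at least $|E\cap Q'|/q^r$ points, hence density at least $|E\cap Q'|/(qn)^r$, in a cube of side $n$. A class that occurs infinitely often has $d^*(E_j)\ge d^*(E)\ge\delta$. A point $(d_1,\dots,d_r)\in E_j-E_j$ with product $k$ gives $(m_1d_1,\dots,m_rd_r)\in E-E$. Taking $m=(1,\dots,1,m_r)$ gives every nonzero multiple of $k$ as a product, and $0\in E-E$ gives the product $0$.

**Step 2: an invariant PD function with a negative value.** This is Section 8 in dimension $r$. Suppose no $k$ as in Step 1 exists. Put $D_n=n!$ and $k_n=D_n^r$, and choose $E_n\subseteq\mathbb Z^r$ with $\eta_n=d^*(E_n)\ge\delta$ such that $E_n-E_n$ contains no point of $(\mathbb Z\setminus\{0\})^r$ with product $k_n$. Lemma 2 and its proof hold in $\mathbb Z^r$ with cubes and $N_i^r$ in place of squares and $N_i^2$. It gives a PD function $\rho_n$ on $\mathbb Z^r$ with $\rho_n(0)=\eta_n-\eta_n^2$ and $\rho_n(u)=-\eta_n^2$ for $u\notin E_n-E_n$. Let $\psi_n(a)=\rho_n(D_na)$ if $D_na\in\mathbb Z^r$ and $0$ otherwise. This is PD on $\mathbb Q^r$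 and bounded by $1$. Pass to a subsequence with $\psi_n\to\psi$ pointwise and $\eta_n\to\eta\ge\delta$.

Let $T=\{s\in(\mathbb Q^\times)^r:\prod s_i=1\}$. For fixed $s\in T$ and $n$ large, $D_ns_1,\dots,D_ns_r$ are nonzero integers with product $D_n^r=k_n$. Hence $\psi_n(s)=-\eta_n^2$, and $\psi(s)=-\eta^2$ for all $s\in T$.

The first $r-1$ coordinates identify $T$ with $(\mathbb Q^\times)^{r-1}$. With $S_n$ as in Section 8 and $\pm S_n=S_n\cup(-S_n)$, let $T_n=\{s\in T:s_i\in\pm S_n\text{ for }i<r\}$, which is a product of $r-1$ copies of $\pm S_n$. For fixed $u\in T$, a point of $T_n\setminus uT_n$ has, for some $i<r$, its $i$-th coordinate in $\pm S_n$ but not in $u_i(\pm S_n)=\pm|u_i|S_n$. So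
$$\frac{|uT_n\triangle T_n|}{|T_n|}=\frac{2|T_n\setminus uT_n|}{|T_n|}\le2\sum_{i<r}\frac{\big|S_n\setminus|u_i|S_n\big|}{|S_n|}\to0$$
by the box computation of Section 8. Put $\Phi_n(a)=|T_n|^{-1}\sum_{s\in T_n}\psi(sa)$ with the coordinatewise product $sa$. Multiplication by $s$ is an automorphism of $\mathbb Q^r$, so $\Phi_n$ is PD. Also $|\Phi_n(ua)-\Phi_n(a)|\le|uT_n\triangle T_n|/|T_n|\to0$ and $\Phi_n(1,\dots,1)=-\eta^2$. A pointwise subsequential limit $\Phi$ is PD on $\mathbb Q^r$, $T$-invariant, and $\Phi(1,\dots,1)=-\eta^2<0$. It remains to prove $\Phi(1,\dots,1)\ge0$ for every $T$-invariant PD function $\Phi$ on $\mathbb Q^r$.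

**Step 3: reduction to one variable.** Put $h=\Phi(0)$ and $F(t)=\Phi(t,1,\dots,1)$. If $a_2\cdots a_r\ne0$, applying $s=(a_2\cdots a_r,a_2^{-1},\dots,a_r^{-1})\in T$ gives
$$\Phi(a)=F(a_1a_2\cdots a_r).\tag{8}$$
For $t\ne0$, applying $(t^{-1},t,1,\dots,1)\in T$ to $(t,0,\dots,0)$ gives $\Phi(t,0,\dots,0)=\Phi(1,0,\dots,0)=:A$.

**Step 4: zero-sum averages of $F$ are small.** For finitely supported $c$ with $\sum c_t=0$, the computation of (i) gives $\|\sum c_tv_{(t,0,\dots,0)}\|^2=(h-A)\sum c_t^2\le2h\sum c_t^2$. Since $\langle v_{(t,0,\dots,0)},v_{(0,-1,\dots,-1)}\rangle=\Phi(t,1,\dots,1)=F(t)$, Cauchy–Schwarz gives (2) again: $|\sum c_tF(t)|\le\sqrt2\,h(\sum c_t^2)^{1/2}$.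

**Step 5: $F(\tau)=F(1)$ for every $\tau\in\mathbb Q\setminus\{0\}$.** Let $\mathcal D$ be a set of $N$ primes not occurring in $\tau$, and
$$W=\frac1N\sum_{d\in\mathcal D}\big(v_{(d,\dots,d,\,d^{1-r})}-v_{(d,\dots,d,\,\tau d^{1-r})}\big).$$
The two points have coordinate products $1$ and $\tau$, so (8) gives $\langle W,v_0\rangle=F(1)-F(\tau)$. In $\|W\|^2$ the terms with $d=e$ contribute at most $4h/N$.

For $d\ne e$ we meet the differences with first $r-1$ coordinates $d-e$ and last coordinate $xd^{1-r}-x'e^{1-r}$, where $x,x'\in\{1,\tau\}$, with sign $+$ if $x=x'$ came from the same family and $-$ for the two mixed choices; there are two differences of each sign. The last coordinate is nonzero: otherwise $(d/e)^{r-1}=x/x'\in\{1,\tau,1/\tau\}$, which is impossible because the prime $d$ occurs in the left side with exponent $r-1\ge1$ and does not occur in the right side. So (8) applies. With $w=d/e$ the product of the coordinates is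
$$(d-e)^{r-1}\big(xd^{1-r}-x'e^{1-r}\big)=(w-1)^{r-1}\big(xw^{1-r}-x'\big).$$
This is a Laurent polynomial in $w$ with exponents between $-(r-1)$ and $r-1$. The part $x(w-1)^{r-1}w^{1-r}$ has no positive exponents, so the coefficient of $w^{r-1}$ is $-x'\ne0$. Setting it equal to $t$ and multiplying by $w^{r-1}$ gives a polynomial equation of degree exactly $2(r-1)$, so each value $t$ is taken for at most $2(r-1)$ values of $w$. Distinct ordered pairs $(d,e)$ give distinct $w$.

Hence the off-diagonal part is $\sum c_tF(t)$ with $\sum c_t=0$, $\sum|c_t|\le4$ and $|c_t|\le4(r-1)/N^2$, so $\sum c_t^2\le16(r-1)/N^2$. By Step 4 it is at most $4\sqrt{2(r-1)}\,h/N$. Thus $\|W\|^2\le\big(4+4\sqrt{2(r-1)}\big)h/N$, and $|F(1)-F(\tau)|\le\|W\|\sqrt h\to0$ as $N\to\infty$.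

**Step 6: $F(1)\ge0$.** Use the points $(i,\dots,i)$. Their differences have products $(i-j)^r$, which may be negative when $r$ is odd, but Step 5 covers every nonzero rational. So for all $n\ge2$
$$0\le\Big\|\sum_{i=1}^nv_{(i,\dots,i)}\Big\|^2=nh+\sum_{i\ne j}F\big((i-j)^r\big)=nh+n(n-1)F(1),$$
and $\Phi(1,\dots,1)=F(1)\ge0$. This contradicts Step 2 and proves Theorem 3. $\square$
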